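\title{Chordal limits of polynomials on compact plane sets}

\begin{abstract}
Let $L\subset\mathbb C$ be compact with connected complement. We prove that a function $f:L\to\mathbb C\cup\{\infty\}$ is a uniform limit of polynomials in the chordal metric if and only if $f$ is continuous and, on each component of the interior of $L$, is either identically $\infty$ or finite and holomorphic. The main step is a theorem on zero-free approximation: a continuous function on $L$, holomorphic in the interior, that on each component of the interior is identically zero or has no zero, is a uniform limit of exponentials of polynomials. Duality reduces this to the construction of a bounded holomorphic approximate logarithm on each component, which is carried out with estimates for Brownian motion and Fefferman's decomposition of BMO functions.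
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection{Polynomial approximation in the chordal metric}

Let $\widehat{\mathbb C}=\mathbb C\cup\{\infty\}$ carry the chordal distance
\[
\chi(a,b)=\frac{|a-b|}{\sqrt{1+|a|^2}\sqrt{1+|b|^2}},\qquad
\chi(a,\infty)=\frac1{\sqrt{1+|a|^2}},\qquad \chi(\infty,\infty)=0\qquad(a,b\in\mathbb C).
\]
Continuity of $\widehat{\mathbb C}$-valued functions always refers to $\chi$. Three properties can be read off the formula:
\begin{equation}\label{eq:chi}
\chi(a,b)\le|a-b|,\qquad \chi(1/a,1/b)=\chi(a,b),\qquad |a-b|\le(1+M^2)\chi(a,b)\ \text{ if }|a|,|b|\le M .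
\end{equation}
Thus chordal convergence is ordinary convergence where the limit is bounded, and it is ordinary convergence of the reciprocals where the limit is large.

Let $L\subset\mathbb C$ be compact. A function $f:L\to\widehat{\mathbb C}$ is a \emph{chordal limit of polynomials} on $L$ if there are polynomials $p_n$ with $\sup_L\chi(p_n,f)\to0$. We write $A(L)$ for the continuous functions $L\to\mathbb C$ that are holomorphic on $\operatorname{int}L$, and $P(L)$ for the uniform closure of the polynomials on $L$. The word \emph{component}, without qualification, means a connected component of $\operatorname{int}L$, and $\mathbb D$ is the open unit disc.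

Which functions are chordal limits of polynomials? If $\mathbb C\setminus L$ is connected, Mergelyan's theorem $A(L)=P(L)$ settles the question for finite-valued functions. The value $\infty$ does occur: the constants $n$ tend to $\infty$, and on $\overline{\mathbb D}$ we have $\chi\bigl(\frac1{1-rz},\frac1{1-z}\bigr)\le1-r$ by \eqref{eq:chi}, so $1/(1-z)$ is a chordal limit of polynomials. A pole in the interior cannot occur: near it the functions $1/p_n$ would be zero-free and converge to a function with an isolated zero, against Hurwitz's theorem. The natural candidate is therefore the class of continuous $f$ that on each component are identically $\infty$ or finite and holomorphic. For $L=\overline{\mathbb D}$ this is known to be the correct class. The question, posed in \cite{problem} as an extension of Mergelyan's theorem, is whether it is the correct class for every compact set with connected complement. The answer is yes.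

\begin{theorem}\label{thm:main}
Let $L\subset\mathbb C$ be compact with $\mathbb C\setminus L$ connected, and let $f:L\to\widehat{\mathbb C}$. Then $f$ is a chordal limit of polynomials on $L$ if and only if $f$ is continuous and for every component $V$ of $\operatorname{int}L$ either $f|_V\equiv\infty$, or $f(V)\subset\mathbb C$ and $f|_V$ is holomorphic.
\end{theorem}

The hypothesis on the complement cannot be dropped. On the unit circle $f(z)=1/z$ is continuous and there is no interior, but chordal convergence to $f$ is uniform convergence, and $\oint p_n\,dz=0\neq\oint f\,dz$.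

Near the set $f^{-1}(\infty)$, approximating $f$ chordally means approximating $h=1/f$ uniformly by functions without zeros. This leads to the statement that carries the weight of the proof.

\begin{theorem}\label{thm:exp}
Let $L\subset\mathbb C$ be compact with $\mathbb C\setminus L$ connected, and let $h\in A(L)$ be such that on every component $V$ of $\operatorname{int}L$ either $h|_V\equiv0$ or $h$ has no zero in $V$. Then for every $\varepsilon>0$ there is a polynomial $p$ with $|e^p-h|\le\varepsilon$ on $L$.
\end{theorem}

By Hurwitz's theorem the condition on $h$ is also necessary. In terms of $p$, the theorem asks for two different things on two parts of $L$: where $|h|$ is not small, $p$ must be close to a logarithm of $h$; where $|h|$ is small, only an upper bound for $\operatorname{Re}p$ is required.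

\subsection{Three cases by hand}\label{sec:cases}

\begin{example}[empty interior]\label{ex:empty}
For $L=[-1,1]$ and $h(x)=x$, the function $x+i\varepsilon$ has a continuous logarithm, which we approximate by polynomials. In general, let $\operatorname{int}L=\emptyset$. Then $\{|h|\ge\varepsilon\}$ has connected complement and $h$ has a continuous logarithm $w_0$ on it (Lemmas \ref{lem:holes} and \ref{lem:log}). With a continuous $\Theta:[0,\infty)\to[0,1]$ that vanishes on $[0,\varepsilon]$ and equals $1$ on $[2\varepsilon,\infty)$, put
\[
v=\log\max(|h|,\varepsilon)+i\,\Theta(|h|)\operatorname{Im}w_0 .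
\]
Then $v\in C(L)$, $e^v=h$ where $|h|\ge2\varepsilon$, and $|e^v-h|\le4\varepsilon$ elsewhere; Mergelyan's theorem approximates $v$ by polynomials. So a \emph{continuous} solution $v$ is cheap. The problem is to make it holomorphic on the interior.
\end{example}

\begin{example}[the disc]
If $h\in A(\overline{\mathbb D})$ has no zero in $\mathbb D$, then $h(rz)$ is close to $h(z)$ for $r$ near $1$ and has a holomorphic logarithm near $\overline{\mathbb D}$; a Taylor polynomial of that logarithm solves the problem. This argument moves $L$ into its own interior, and no such motion is available for a general $L$.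
\end{example}

\begin{example}[truncating a logarithm]\label{ex:model}
Let $L$ be the union of $\overline{\mathbb D}$ and the closed disc of radius $1$ about $2$. Let $U=\frac{1+z}{1-z}$, so that $\operatorname{Re}U>0$ in $\mathbb D$, and let $h=\frac{1-z}2e^{-U}$ on $\overline{\mathbb D}\setminus\{1\}$ and $h=0$ on the second disc. Then $h\in A(L)$ and $|h|\le1$. The logarithm $\log\frac{1-z}2-U$ is unbounded, and we replace its two terms separately. Let $0<\varepsilon\le\frac12$, $M=4\varepsilon^{-3}$ and
\[
U_1=\frac{MU}{M+U}=\frac{M(1+z)}{M(1-z)+1+z},\qquad v=\log\frac{1+\varepsilon^2-z}2-U_1\quad\text{on }\overline{\mathbb D},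
\]
and let $v$ be the constant $v(1)=\log(\varepsilon^2/2)-M$ on the second disc. Then $v\in A(L)$. Since $1/U_1=1/U+1/M$, we have $\operatorname{Re}U_1\ge0$, and $|U_1-U|=|U|^2/|M+U|\le|U|^2/M$. Where $|1-z|\ge\varepsilon$ in $\overline{\mathbb D}$ we have $|U|\le2/\varepsilon$, so $|U_1-U|\le\varepsilon$, and $e^v/h=\bigl(1+\frac{\varepsilon^2}{1-z}\bigr)e^{U-U_1}$ gives $|e^v-h|\le e^{2\varepsilon}-1\le4\varepsilon$. Where $|1-z|\le\varepsilon$ we use only $\operatorname{Re}U_1\ge0$: there $|e^v|\le\varepsilon$ and $|h|\le\varepsilon/2$. On the second disc $|e^v|\le\varepsilon^2$. Mergelyan's theorem applied to $v$ finishes the example.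
\end{example}

Example \ref{ex:model} is the model for the general construction: on a component write $h=e^{F-U}$ with $\operatorname{Re}F$ bounded and $\operatorname{Re}U\ge0$, and replace $U$ by a bounded function $U_1$ with $\operatorname{Re}U_1\ge0$ that is close to $U$ where $|h|$ is not small.

\subsection{What has to be added in general}

Three features of the example are special. First, the pieces of $v$ fit together continuously by inspection. In general there are infinitely many components with irregular boundaries, and we avoid gluing altogether: by duality (Section \ref{sec:duality}) it suffices to find on each component $V$ a \emph{bounded} holomorphic function $w_V$ that satisfies the required inequalities in $V$. Second, $U$ is bounded on $\{|h|\ge\varepsilon\}$ in the example. In a domain such as the comb of Figure \ref{fig:comb} the set $V\cap\{|h|>t\}$ has infinitely many components, and no bound for $\operatorname{Im}U$ on their union is at our disposal. Section \ref{sec:single} replaces such a bound by an estimate for the total length of the ranges of $\operatorname{Im}U$,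 which produces a bounded approximate logarithm modulo $2\pi i$. Third, the integer multiples of $2\pi i$ have to be matched with one continuous logarithm on a superlevel set of $|h|$ in $L$; this is done in Section \ref{sec:branches}. The last two steps share one tool (Section \ref{sec:bmo}): a real function $f$ that changes little along Brownian paths can be realized, up to a small uniform error, as the imaginary part of a holomorphic function with small real part.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.05]
\fill[gray!25] (0,0) rectangle (6,1);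
\foreach \a/\b in {4.6/6,2.7/3.6,1.55/2.05,0.85/1.12,0.46/0.6,0.24/0.31,0.12/0.155}
  {\fill[gray!25] (\a,1) rectangle (\b,4);}
\fill[gray!65] (1.7,0.25) rectangle (5.7,0.75);
\node at (3.7,0.5) {$K$};
\node at (5.3,2.5) {$V$};
\draw[thick] (0,0)--(0,4);
\draw[dashed] (0,1.1) arc (-90:90:1.3);
\fill (0,2.4) circle (1.5pt) node[left] {$q$};
\node[above] at (0.6,4) {tips};
\end{tikzpicture}
\caption{A comb domain $V$ (gray) whose teeth accumulate on a vertical segment containing the point $q$. For $h(z)=z-q$, the set $V\cap\{|h|>t\}$, which lies outside the dashed arc, has one component that meets the compact set $K\subset V$ and infinitely many others, the tips of the thin teeth.}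
\label{fig:comb}
\end{figure}

\section{Preliminaries}\label{sec:prelim}

We write $\mathbb D(z,r)$ for open discs, $dA$ for area measure, $|E|$ for the length or the area of $E$, $H^\infty(V)$ for the bounded holomorphic functions on $V$, and $\operatorname{osc}_Eg=\sup\{|g(z)-g(z')|:z,z'\in E\}$.

\subsection{Approximation theorems and the Cauchy transform}\label{sec:approx}

Let $X\subset\mathbb C$ be compact with connected complement. \emph{Runge's theorem} states that every function holomorphic near $X$ lies in $P(X)$. In particular, if $z'\notin X$ and $q_0$ is a polynomial close to $1/(z-z')$ on $X$, then $q=1-(z-z')q_0$ satisfies $|q(z')|=1>\max_X|q|$. The \emph{Walsh--Lebesgue theorem} states that the real parts of polynomials are dense in $C_{\mathbb R}(\partial X)$.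

For a complex measure $\lambda$ with compact support, $\int|\zeta-z|^{-1}d|\lambda|(\zeta)<\infty$ for almost every $z$, and the Cauchy transform $\hat\lambda(z)=\int(\zeta-z)^{-1}d\lambda(\zeta)$ satisfies $\bar\partial\hat\lambda=-\pi\lambda$ in the sense of distributions. Hence $\hat\lambda=0$ almost everywhere forces $\lambda=0$. By \emph{Weyl's lemma}, a continuous function $g$ with $\bar\partial g=0$ in the sense of distributions is holomorphic.

\subsection{Holes and logarithms}

\begin{lemma}\label{lem:holes}
Let $L$ be compact with $\mathbb C\setminus L$ connected.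
\begin{enumerate}
\item[(a)] If $X\subset L$ is compact and $C$ is a bounded component of $\mathbb C\setminus X$, then $C\subset V$ for some component $V$, and $\partial C\subset X\cap\overline V$.
\item[(b)] Every component $V$ is simply connected, $\partial V\subset\partial L$, and $V'\cap\overline V=\emptyset$ for components $V'\ne V$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The set $\mathbb C\setminus L$ is connected, unbounded and contained in $\mathbb C\setminus X$, so it lies in the unbounded component of $\mathbb C\setminus X$. Hence the connected open set $C$ lies in $L$, and so in a component $V$. The boundary of a component of $\mathbb C\setminus X$ lies in $X$.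

(b) An open set that meets $\overline V$ meets $V$; this gives the last two statements. If $J\subset V$ is a Jordan curve, its inside lies in a component $V'$ by (a), and $J\subset V\cap\overline{V'}$, so $V'=V$. A domain that contains the inside of each of its Jordan curves is simply connected.
\end{proof}

\begin{lemma}\label{lem:log}
If $X\subset\mathbb C$ is compact with $\mathbb C\setminus X$ connected, every continuous $g:X\to\mathbb C\setminus\{0\}$ has a continuous logarithm.
\end{lemma}

\begin{proof}
Extend $g$ continuously to $\mathbb C$ by Tietze's theorem. Let $Q$ be the union of the closed squares of a square grid that meet $X$, the grid being so fine that $g\neq0$ on $Q$. Then $X\subset\operatorname{int}Q$, and $\mathbb C\setminus Q$ has finitely many components. Join each bounded one to the unbounded one by a polygonal arc in $\mathbb C\setminus X$, and let $N$ be $\operatorname{int}Q$ minus these arcs. Then $N$ is open and contains $X$. Its complement in the sphere is the union of $\infty$, the arcs and the closures of the components of $\mathbb C\setminus Q$, because every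 point of $\partial Q$ lies in one of these finitely many closures; this union is connected. So the components of $N$ are simply connected, and $g$ has a continuous logarithm on $N$.
\end{proof}

\subsection{Brownian motion and harmonic measure}\label{sec:bm}

Let $B=(B_t)$ be planar Brownian motion, $P_z$ and $E_z$ its law and expectation when started at $z$, and $\tau_O$ its exit time from an open set $O$. We use the strong Markov property and the following two facts.
\begin{itemize}
\item For a bounded domain $O$, the law $\omega_z$ of $B_{\tau_O}$ under $P_z$ is the harmonic measure of $O$ at $z$: for bounded Borel $g$ on $\partial O$ the function $z\mapsto\int g\,d\omega_z$ is harmonic, and $u(z)=\int u\,d\omega_z$ if $u\in C(\overline O)$ is harmonic in $O$. For discs and half-planes the exit law is given by the Poisson kernel. In particular, started at distance $a$ from a line, $B$ first hits the line at a point with the Cauchy density $\frac1\pi\frac{a}{a^2+t^2}$ about the foot of the perpendicular.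
\item (Conformal invariance.) If $U$ is holomorphic and nonconstant on a domain $O\ni z$, there is, possibly on a larger probability space, a planar Brownian motion $\beta$ started at $U(z)$ with $U(B_t)=\beta_{a(t)}$ for $t<\tau_O$, where $a(t)=\int_0^t|U'(B_s)|^2ds$ is continuous and strictly increasing.
\end{itemize}

Let $V$ be a bounded simply connected domain. For $z\in V$ and $r>0$ put
\[
d_V(z)=\operatorname{dist}(z,\partial V),\qquad p_r(z)=P_z\bigl(\tau_{\mathbb D(z,r)}\le\tau_V\bigr),
\]
and let $O_{z,r}$ be the component of $V\cap\mathbb D(z,r)$ that contains $z$. With probability $1-p_r(z)$ the path stays in $O_{z,r}$ until it leaves $V$. The \emph{inradius} of $V$ is $\sup_Vd_V$.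

\begin{lemma}\label{lem:beurling}
With $C_B=4/\pi$ we have $p_r(z)\le C_B\,(d_V(z)/r)^{1/2}$.
\end{lemma}

\begin{proof}
Let $a=d_V(z)/r$; we may assume $a<1$, $z=0$, $r=1$. Beurling's projection theorem states that for a relatively closed set $E\subset\mathbb D$ with $0\notin E$, the probability that $B$ started at $0$ reaches the unit circle without hitting $E$ does not decrease when $E$ is replaced by $\{|\zeta|:\zeta\in E\}$. Take $E=\mathbb D\setminus V$. Each circle $|\zeta|=t$ with $a<t<1$ meets $E$; otherwise it would lie in $V$ together with its inside, which contains a point of $\partial V$. So $p_1(0)$ is at most the harmonic measure at $0$ of the unit circle in $\mathbb D\setminus[a,1)$. The map $\zeta\mapsto\frac{\zeta-a}{1-a\zeta}$ followed by the square root takes this domain to the upper half-disc and $0$ to $i\sqrt a$. There the harmonic measure of the semicircle is $\frac2\pi\arg\frac{1+\zeta}{1-\zeta}$, which at $i\sqrt a$ equals $\frac4\pi\arctan\sqrt a\le\frac4\pi\sqrt a$.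
\end{proof}

Consequently the Dirichlet problem is solvable in $V$: if $g\in C(\partial V)$, $q\in\partial V$ and $|z-q|\le r$, then $|\int g\,d\omega_z-g(q)|\le\operatorname{osc}_{\partial V\cap\overline{\mathbb D(q,2r)}}g+2\|g\|_\infty p_r(z)$, and $p_r(z)\to0$ as $z\to q$.

\subsection{Riemann maps and boundary values}\label{sec:boundary}

For each bounded simply connected domain $V$ we fix a conformal map $\psi=\psi_V:\mathbb D\to V$ with $\psi'(0)>0$ and put
\[
V_r=\psi(\{|\zeta|<r\}),\qquad K_\rho=\psi(\{|\zeta|\le\rho\}),\qquad \tau_r=\tau_{V_r},\qquad\omega_V=\omega_{\psi(0)} .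
\]
Every compact subset of $V$ lies in some $K_\rho$; so $\sup_{V\setminus K_\rho}d_V\to0$ and, by Lemma \ref{lem:beurling}, $\sup_{V\setminus K_\rho}p_r\to0$ as $\rho\to1$.

A bounded harmonic function $g$ on $\mathbb D$ has radial limits $g^*$ almost everywhere and is the Poisson integral of $g^*$. The radial limits $\psi^*$ lie in $\partial V$. If $u\in C(\overline V)$ is harmonic in $V$, then $(u\circ\psi)^*=u\circ\psi^*$; hence $\omega_{\psi(\zeta)}$ is the image under $\psi^*$ of $d\theta/2\pi$ times the Poisson kernel of $\zeta$. In particular $\omega_V$ is the image of $d\theta/2\pi$, and $\omega_z$ and $\omega_V$ are mutually absolutely continuous for $z\in V$. Finally,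
\begin{equation}\label{eq:weakstar}
g_n\to g\text{ pointwise and boundedly in }H^\infty(\mathbb D)\ \Longrightarrow\ \int g_n^*k\,d\theta\to\int g^*k\,d\theta\quad(k\in L^1(\partial\mathbb D)),
\end{equation}
since this holds when $k$ is a Poisson kernel, and Poisson kernels span a dense subspace of $L^1$.

\section{Theorem \ref{thm:exp} implies Theorem \ref{thm:main}}\label{sec:reduction}

\subsection{Necessity}
Let $\sup_L\chi(p_n,f)\to0$. Then $f$ is continuous. Let $V$ be a component and $z_0\in V$ with $f(z_0)=\infty$. On a small disc about $z_0$ we have $|f|>1$, and hence $|p_n|>\frac12$ for large $n$. By \eqref{eq:chi} the zero-free holomorphic functions $1/p_n$, bounded by $2$, converge uniformly on the disc to $1/f$, which vanishes at $z_0$. By Hurwitz's theorem $1/f\equiv0$ on the disc. So $V\cap\{f=\infty\}$ is open and closed in $V$. If it is empty, $f$ is locally bounded on $V$, $p_n\to f$ locally uniformly, and $f|_V$ is holomorphic.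

\subsection{Sufficiency}
Let $f$ have the property in Theorem \ref{thm:main}. If $f$ is finite, then $f\in A(L)$, and Mergelyan's theorem and \eqref{eq:chi} finish the proof. So let $f$ take the value $\infty$, and put $L_R=\{z\in L:|f(z)|\ge R\}$, a nonempty compact set. We want to apply Theorem \ref{thm:exp} to $1/f$ on $L_R$, which requires $\mathbb C\setminus L_R$ to be connected. This can fail: for $f=10z/(1-z)$ on $\overline{\mathbb D}$ the set $\{|f|<1\}$ is contained in $\{|z|\le\frac15\}$, so $L_1$ has a hole.

\begin{lemma}\label{lem:LR}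
$\mathbb C\setminus L_R$ is connected for all large $R$.
\end{lemma}

\begin{proof}
By uniform continuity there is $\delta_1>0$ such that $z,z'\in L$, $|z-z'|<\delta_1$ and $f(z)=0$ imply $|f(z')|<1$. Let $\mathcal N$ be the set of zeros $z_0$ of $f$ that lie in a component $V$ with $f|_V\not\equiv0$ and satisfy $\mathbb D(z_0,\delta_1)\subset V$. The set $\mathcal N$ is finite: only finitely many components have inradius at least $\delta_1$, since they are disjoint and $L$ has finite area, and $\{d_V\ge\delta_1\}$ is compact in $V$.

Let $R\ge1$ and let $C$ be a bounded component of $\mathbb C\setminus L_R$. We show that $C$ contains a point of $\mathcal N$. By Lemma \ref{lem:holes}, $C$ lies in a component $V$ and $\partial C\subset L_R\cap\overline V$. Since $|f|<R$ on $C$, $f$ is holomorphic on $V$ and $|f|=R$ on $\partial C$; in particular $f|_V\not\equiv0$. If $f$ had no zero in $C$, the maximum principle for $1/f$ would give $|f|\ge R$ in $C$. So $f(z_0)=0$ for some $z_0\in C$. The disc $\mathbb D(z_0,\delta_1)$ misses $L_R$, so it lies in $C\subset V$, and $z_0\in\mathcal N$.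

It remains to show that each $z_0\in\mathcal N$ lies in the unbounded component of $\mathbb C\setminus L_R$ for large $R$. Let $z_0\in V$. There is $b\in\partial V$ with $f(b)\ne\infty$. Otherwise $f\to\infty$ at $\partial V$, $f$ has finitely many zeros $z_j$ in $V$, counted with multiplicity, and $\prod(z-z_j)/f$ is holomorphic in $V$ with boundary values $0$, hence identically $0$, which is absurd. Choose $r_b>0$ with $|f|<|f(b)|+1$ on $L\cap\mathbb D(b,r_b)$ and a path $\gamma\subset V$ from $z_0$ into $\mathbb D(b,r_b)$. If $R$ exceeds $|f(b)|+1$ and $\max_\gamma|f|$, the connected set $\gamma\cup\mathbb D(b,r_b)$ misses $L_R$. It meets $\mathbb C\setminus L$ because $b\in\partial L$, and $\mathbb C\setminus L$ lies in the unbounded component of $\mathbb C\setminus L_R$.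
\end{proof}

Fix such an $R\ge1$ and put $h=1/f$ on $L_R$, with $1/\infty=0$. Each component of $\operatorname{int}L_R$ lies in a component of $\operatorname{int}L$, so $h\in A(L_R)$ and $h$ is identically zero or zero-free on each component of $\operatorname{int}L_R$. We shall approximate $f$ on $L_R$ by an entire function $\tilde f$ and patch $\tilde f$ with $f$ across the set $\{\frac32R<|f|<2R\}$, where both are bounded; the patching error is removed by solving a $\bar\partial$-equation.

The sets $X_1=\{z\in L:|f|\ge2R\}$ and $X_0=\{z\in L:|f|\le\frac32R\}$ are disjoint and compact. Fix $\varphi\in C_c^\infty(\mathbb C)$ with $0\le\varphi\le1$, $\varphi=1$ near $X_1$ and $\varphi=0$ near $X_0$. Let $0<\varepsilon\le1/(4R)$. Theorem \ref{thm:exp} gives a polynomial $q$ with $|e^q-h|\le\varepsilon$ on $L_R$; put $\tilde f=e^{-q}$. By \eqref{eq:chi}, $\chi(\tilde f,f)=\chi(e^q,h)\le\varepsilon$ on $L_R$. On $X=L\setminus(X_0\cup X_1)\subset L_R$ we have $|h|\ge\frac1{2R}$ and $|e^q|\ge\frac1{4R}$, so $|\tilde f-f|=|e^q-h|/|e^qh|\le8R^2\varepsilon$. Let $k=(\tilde f-f)\bar\partial\varphi$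 on $X$, $k=0$ elsewhere, and
\[
Q(z)=\frac1\pi\int\frac{k(\zeta)}{z-\zeta}\,dA(\zeta),\qquad g=(1-\varphi)f+\varphi\tilde f-Q\quad\text{on }L,
\]
where $(1-\varphi)f=0$ on $\{\varphi=1\}$. Since $k$ is bounded with compact support, $Q$ is continuous, $\bar\partial Q=k$, and $|Q|\le2\operatorname{diam}(L)\sup|k|\le16R^2\varepsilon\operatorname{diam}(L)\sup|\bar\partial\varphi|$ on $L$. The function $g$ is finite and continuous on $L$, and $\bar\partial g=0$ on $\operatorname{int}L$. Indeed, near a point of $X_1$ we have $g=\tilde f-Q$ and $k=0$. Near any other point of $\operatorname{int}L$, $f$ is holomorphic and $\bar\partial\bigl((1-\varphi)f+\varphi\tilde f\bigr)=(\tilde f-f)\bar\partial\varphi=k$, because $\bar\partial\varphi=0$ on $X_0\cup X_1$. By Weyl's lemma $g\in A(L)$. Finally $\chi(g,f)\le|Q|+\varepsilon$ on $X_1$, $|g-f|=|Q|$ on $X_0$, and $|g-f|\le8R^2\varepsilon+|Q|$ on $X$. So $\sup_L\chi(g,f)\to0$ as $\varepsilon\to0$, and Mergelyan's theorem applied to $g$ completes the proof of Theorem \ref{thm:main}, given Theorem \ref{thm:exp}.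

\section{Duality: reduction to single components}\label{sec:duality}

In this section $L$ is compact with connected complement. If no polynomial satisfies the two requirements described after Theorem \ref{thm:exp}, the Hahn--Banach theorem produces a measure on $L$ that annihilates all polynomials and obeys an inequality. We show that such a measure is a sum of pieces, one for each component $V$, and that the piece belonging to $V$ annihilates all of $H^\infty(V)$. The inequality can then be contradicted one component at a time, with test functions that need not be continuous on $\overline V$ or related to each other.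

We write $\lambda\perp P(L)$ if $\int q\,d\lambda=0$ for all polynomials $q$, equivalently for all $q\in P(L)$. A probability measure $m$ on $\partial L$ \emph{represents} $z_0\in L$ if $\int q\,dm=q(z_0)$ for all polynomials $q$. Then $\int\operatorname{Re}q\,dm=\operatorname{Re}q(z_0)$, so $m$ is unique by the Walsh--Lebesgue theorem: $m=\omega_{z_0}$ if $z_0$ lies in a component, and $m=\delta_{z_0}$ if $z_0\in\partial L$.

\begin{lemma}\label{lem:riesz}
Let $m$ represent $z_0\in L$, and let $E\subset\partial L$ be an increasing union of compact sets $E_n$ with $m(E)=0$. There are $f_n\in P(L)$ with $|f_n|\le1$ on $\partial L$, $f_n(z_0)\to1$, $f_n\to1$ $m$-almost everywhere, and $f_n\to0$ on $E$. Consequently, if $\lambda\perp P(L)$ is a complex measure on $\partial L$, both parts of its Lebesgue decomposition with respect to $m$ annihilate $P(L)$.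
\end{lemma}

\begin{proof}
Since $m(E_n)=0$, there is $v_n\in C(\partial L)$ with $v_n\ge0$, $v_n\ge n$ on $E_n$ and $\int v_n\,dm\le n^{-2}$. By the Walsh--Lebesgue theorem there is a polynomial $g_n$ with $v_n<\operatorname{Re}g_n<v_n+2n^{-2}$ on $\partial L$, and we may take $g_n(z_0)$ real. Put $f_n=e^{-g_n}\in P(L)$. Then $|f_n|\le1$ on $\partial L$, $|f_n|\le e^{-n}$ on $E_n$, and $0\le g_n(z_0)=\int\operatorname{Re}g_n\,dm\le3n^{-2}$. Moreover $\int|1-f_n|^2dm\le2-2f_n(z_0)\le6n^{-2}$ is summable, so $f_n\to1$ $m$-almost everywhere. For the consequence write $\lambda=\lambda_a+\lambda_s$ and, by inner regularity, take for $E$ a $\sigma$-compact $m$-null set that carries $\lambda_s$. For a polynomial $q$, dominated convergence gives $0=\int qf_n\,d\lambda\to\int q\,d\lambda_a$.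
\end{proof}

To pass from polynomials to $H^\infty(V)$ we approximate $V$ from the outside.

\begin{lemma}\label{lem:kernel}
Let $V$ be a component, $z_0=\psi(0)$, and let $X$ be the union of $\overline V$ and the bounded components of $\mathbb C\setminus\overline V$. There are domains $\Omega_n\supset X$ and conformal maps $\varphi_n:\Omega_n\to\mathbb D$ such that $\varphi_n\to\psi^{-1}$ pointwise on $V$ and $|\varphi_n(z')|\to1$ for $z'\in X\setminus V$. For every $b\in H^\infty(V)$ there are polynomials $q_n$ with $\sup_X|q_n|\le\|b\|_\infty+\frac1n$ and $q_n\to b$ pointwise on $V$.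
\end{lemma}

\begin{proof}
The set $X$ is compact and connected, has connected complement, and lies in $L$ by Lemma \ref{lem:holes}(a). From $V\subset\operatorname{int}X\subset\operatorname{int}L$ we see that $V$ is a component of $\operatorname{int}X$. Let $\Psi$ map $\{|\zeta|>1\}\cup\{\infty\}$ conformally onto $\widehat{\mathbb C}\setminus X$ with $\Psi(\infty)=\infty$, and let $\Omega_n=X\cup\Psi(\{1<|\zeta|<1+\frac1n\})$, the inside of the Jordan curve $\Psi(\{|\zeta|=1+\frac1n\})$. The $\Omega_n$ are simply connected and decrease to $X$. Normalize $\varphi_n(z_0)=0$, $\varphi_n'(z_0)>0$. For a decreasing sequence, Carath\'eodory's kernel theorem states that $\varphi_n^{-1}$ converges locally uniformly to the normalized Riemann map of the component of $\operatorname{int}\bigcap\Omega_n$ containing $z_0$; here this map is $\psi$. Let $z'\in X$ and suppose $\varphi_n(z')\to\zeta\in\mathbb D$ along a subsequence. Then $z'=\varphi_n^{-1}(\varphi_n(z'))\to\psi(\zeta)$, so $z'\in V$. Hence $|\varphi_n(z')|\to1$ for $z'\in X\setminus V$. Any locally uniform limit $\varphi$ of a subsequence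 of $\varphi_n|_V$ satisfies $\varphi(\psi(\zeta))=\lim\varphi_n(\varphi_n^{-1}(\zeta))=\zeta$, so $\varphi_n\to\psi^{-1}$ on $V$. Finally, $b\circ\psi\circ\varphi_n$ is holomorphic on $\Omega_n$, bounded by $\|b\|_\infty$, and tends to $b$ on $V$; approximate it within $\frac1n$ on $X$ by Runge's theorem.
\end{proof}

\begin{lemma}\label{lem:singular}
For distinct components $V,V'$ the measures $\omega_V$ and $\omega_{V'}$ are mutually singular.
\end{lemma}

\begin{proof}
Let $z'=\psi_{V'}(0)$, let $\omega^a$ be the absolutely continuous part of $\omega_{V'}$ with respect to $\omega_V$, and suppose $t=\omega^a(\partial L)>0$. The measure $(\zeta-z')\,\omega_{V'}$ annihilates $P(L)$, so by Lemma \ref{lem:riesz} the measure $(\zeta-z')\,\omega^a$ does. Since $q-q(z')$ is divisible by $\zeta-z'$, the measure $\omega^a/t$ represents $z'$, and by uniqueness $\omega^a=t\omega_{V'}$. Thus $\omega_{V'}=k\,\omega_V$ with $k\in L^1(\omega_V)$. With $X$ and $\varphi_n$ as in Lemma \ref{lem:kernel}, we get $|q(z')|\le\max_X|q|$ for all polynomials, so $z'\in X$ by Section \ref{sec:approx}, and $z'\notin V$.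 Let $j\ge1$. By Runge's theorem $\varphi_n^j\in P(X)$, so, with $\psi=\psi_V$,
\[
\varphi_n(z')^j=\int\varphi_n^j\,k\,d\omega_V=\int\bigl((\varphi_n\circ\psi)^j\bigr)^*\,k(\psi^*)\,\frac{d\theta}{2\pi}\ \longrightarrow\ \int e^{ij\theta}k(\psi^*)\,\frac{d\theta}{2\pi}
\]
by \eqref{eq:weakstar}. As $|\varphi_n(z')|\to1$, the last integral has modulus $1$ for every $j\ge1$, which contradicts the Riemann--Lebesgue lemma.
\end{proof}

There are countably many components. For each pair $V\ne V'$ choose complementary Borel sets $N_{V,V'}$ and $N_{V',V}$ that carry $\omega_V$ and $\omega_{V'}$ respectively, and put $\Gamma_V=\partial V\cap\bigcap_{V'\ne V}N_{V,V'}$. The Borel sets $\Gamma_V$ are disjoint, and $\Gamma_V$ carries $\omega_V$.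

\begin{proposition}\label{prop:decomp}
Let $\lambda\perp P(L)$ be a complex measure on $L$. Then $\lambda=0$ on $\partial L\setminus\bigcup_V\Gamma_V$, $\lambda|_{\Gamma_V}=\varrho_V\omega_V$ with $\varrho_V\in L^1(\omega_V)$, and for every component $V$ and every $b\in H^\infty(V)$
\begin{equation}\label{eq:annihilate}
\int_Vb\,d\lambda+\int_{\partial\mathbb D}(b\circ\psi)^*\,\varrho_V(\psi^*)\,\frac{d\theta}{2\pi}=0 .
\end{equation}
\end{proposition}

\begin{proof}
Lemma \ref{lem:riesz} applies to measures on $\partial L$, so we first sweep $\lambda$ to the boundary. Let $\beta_V=\int_V\omega_z\,d\lambda(z)$. Then $\|\beta_V\|\le|\lambda|(V)$, $\beta_V\ll\omega_V$ and $\int q\,d\beta_V=\int_Vq\,d\lambda$ for polynomials $q$. Hence $\lambda'=\lambda|_{\partial L}+\sum_V\beta_V$ annihilates $P(L)$. Let $\lambda'_V$ be the $\omega_V$-absolutely continuous part of $\lambda'$. By Lemma \ref{lem:riesz}, $\lambda'_V\perp P(L)$, and $\sum\|\lambda'_V\|\le\sum|\lambda'|(\Gamma_V)\le\|\lambda'\|$. So $\lambda_\infty=\lambda'-\sum_V\lambda'_V$ annihilates $P(L)$, and by Lemma \ref{lem:singular} it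 is singular with respect to every $\omega_V$.

We claim that $\lambda_\infty=0$. It suffices to show $\hat\lambda_\infty(z)=0$ for every $z$ with $\int|\zeta-z|^{-1}d|\lambda_\infty|<\infty$. For $z\notin L$ this holds because $(\zeta-z)^{-1}\in P(L)$. For $z\in L$, the quotient $(q(\zeta)-q(z))/(\zeta-z)$ is a polynomial when $q$ is, so
\begin{equation}\label{eq:cauchy}
\int\frac{q(\zeta)}{\zeta-z}\,d\lambda_\infty(\zeta)=q(z)\,\hat\lambda_\infty(z)
\end{equation}
for polynomials and hence for $q\in P(L)$. If $z\in V$, this says that $(\zeta-z)^{-1}\lambda_\infty-\hat\lambda_\infty(z)\omega_z\perp P(L)$. The $\omega_z$-absolutely continuous part of this measure is $-\hat\lambda_\infty(z)\omega_z$; it annihilates the constant $1$ by Lemma \ref{lem:riesz}, so $\hat\lambda_\infty(z)=0$. If $z\in\partial L$, then $\lambda_\infty(\{z\})=0$; take the $f_n$ of Lemma \ref{lem:riesz} for $m=\delta_z$ and $E=\partial L\setminus\{z\}$. In \eqref{eq:cauchy} with $q=f_n$ the left side tends to $0$ and the right side to $\hat\lambda_\infty(z)$.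

Thus $\lambda|_{\partial L}=\sum_V(\lambda'_V-\beta_V)$, and $\lambda'_V-\beta_V=\varrho_V\omega_V$ is carried by $\Gamma_V$. For a polynomial $q$, $\int_Vq\,d\lambda+\int q\varrho_V\,d\omega_V=\int q\,d\lambda'_V=0$, which is \eqref{eq:annihilate} for $b=q$. Insert the polynomials $q_n$ of Lemma \ref{lem:kernel} and use dominated convergence on $V$ and \eqref{eq:weakstar} on $\partial\mathbb D$.
\end{proof}

In the next statement the local solutions satisfy their inequalities on slightly larger sets than the global one. This margin is what lets the inequalities pass to radial limits.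

\begin{proposition}\label{prop:dual}
Let $h\in C(L)$, $0<t_-<t<t_+$, $c\ge\log t$ and $\eta>0$. Let $w$ be continuous on a compact set $G_0$ with $\{|h|\ge t_-\}\subset G_0\subset L$ and $e^w=h$ on $G_0$. Suppose that for every component $V$ there is $w_V\in H^\infty(V)$ with
\[
|w_V-w|\le\eta\ \text{ on }V\cap\{|h|>t_-\},\qquad\operatorname{Re}w_V\le c\ \text{ on }V\cap\{|h|<t_+\}.
\]
Then there is a polynomial $p$ with $|p-w|<2\eta$ on $L_+=\{|h|\ge t\}$ and $\operatorname{Re}p<c$ on $L_-=\{|h|\le t\}$.
\end{proposition}

\begin{proof}
If $L_+=\emptyset$ take $p=c-1$. Otherwise suppose that there is no such $p$. In the real Banach space $C(L_+)\times C_{\mathbb R}(L_-)$, with second factor $\{0\}$ if $L_-=\emptyset$, the subspace of pairs $(q|_{L_+},\operatorname{Re}q|_{L_-})$, $q$ a polynomial, misses the nonempty open convex set $\mathcal U=\{(a,b):\|a-w\|<2\eta,\ b<c\}$. By the Hahn--Banach and Riesz theorems there are a complex measure $\mu$ on $L_+$ and a real measure $\nu$ on $L_-$, not both zero, such that the functional $(a,b)\mapsto\operatorname{Re}\int a\,d\mu-\int b\,d\nu$ vanishes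 on the subspace and is positive on $\mathcal U$. Using $q$ and $iq$ we see that $\lambda=\mu-\nu\perp P(L)$. Using $(w,c-1-sb_0)$ with $b_0\ge0$ and $s\to\infty$ we see that $\nu\ge0$. The infimum of the functional over $\mathcal U$ is nonnegative, that is,
\begin{equation}\label{eq:HB}
\operatorname{Re}\int w\,d\mu\ge2\eta\|\mu\|+c\,\|\nu\| .
\end{equation}

Let $\mu_V\omega_V$ and $\nu_V\omega_V$ be the $\omega_V$-absolutely continuous parts of $\mu$ and $\nu$; put $\mu^V=\mu|_V+\mu_V\omega_V$, $\nu^V=\nu|_V+\nu_V\omega_V$, and $\mu^r=\mu-\sum\mu^V$, $\nu^r=\nu-\sum\nu^V$. These pieces are restrictions of $\mu$ and $\nu$ to disjoint Borel sets, so their norms add up to $\|\mu\|$ and $\|\nu\|$. By Proposition \ref{prop:decomp}, $\varrho_V=\mu_V-\nu_V$ and $\mu^r=\nu^r$. This positive measure is carried by $L_+\cap L_-$, where $\operatorname{Re}w=\log t\le c$; so $\operatorname{Re}\int w\,d\mu^r\le c\|\nu^r\|$. For each $V$, the real part of \eqref{eq:annihilate} with $b=w_V$ reads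
\[
\operatorname{Re}\Bigl[\int_Vw_V\,d\mu+\int(w_V\circ\psi)^*\mu_V(\psi^*)\frac{d\theta}{2\pi}\Bigr]=\int_V\operatorname{Re}w_V\,d\nu+\int\operatorname{Re}(w_V\circ\psi)^*\,\nu_V(\psi^*)\frac{d\theta}{2\pi}.
\]
If $\psi^*(e^{i\theta})\in L_+$, then $|h(\psi(re^{i\theta}))|>t_-$ for $r$ near $1$, and the continuity of $w$ on $G_0$ gives $|(w_V\circ\psi)^*-w(\psi^*)|\le\eta$ at $e^{i\theta}$ whenever the radial limit exists. If $\psi^*(e^{i\theta})\in L_-$, then $|h(\psi(re^{i\theta}))|<t_+$ for $r$ near $1$, and $\operatorname{Re}(w_V\circ\psi)^*\le c$. Since $\mu^V$ lives on $L_+$ and $\nu^V\ge0$ lives on $L_-$, the left side is at least $\operatorname{Re}\int w\,d\mu^V-\eta\|\mu^V\|$ and the right side is at most $c\|\nu^V\|$. Summing over $V$ and adding the residual part gives $\operatorname{Re}\int w\,d\mu\le c\|\nu\|+\eta\|\mu\|$. With \eqref{eq:HB} this yields $\mu=0$. Then $\nu\ge0$ annihilates the constant $1$, so $\nu=0$, a contradiction.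
\end{proof}

\section{Holomorphic functions close to $if$}\label{sec:bmo}

Let $V$ be a bounded simply connected domain. We shall repeatedly have a holomorphic function whose real part is right and whose imaginary part is wrong by a real function $f$, and we want to add a holomorphic $H$ that is uniformly close to $if$. For which $f$ is this possible? If $F$ is holomorphic on $V$ and $z\in V_r$, then $E_z\bigl(F(B_{\tau_r})-F(z)\bigr)^2=0$ because $(F-F(z))^2$ is harmonic; taking real parts,
\begin{equation}\label{eq:iso}
E_z\bigl|\operatorname{Im}F(B_{\tau_r})-\operatorname{Im}F(z)\bigr|^2=E_z\bigl|\operatorname{Re}F(B_{\tau_r})-\operatorname{Re}F(z)\bigr|^2 .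
\end{equation}
So if $|H-if|\le\kappa$, then $E_z|\operatorname{Im}H(B_{\tau_r})-\operatorname{Im}H(z)|\le2\kappa$ and $E_z|f(B_{\tau_r})-f(z)|\le4\kappa$. This necessary condition is also sufficient, up to a constant.

\begin{lemma}\label{lem:bmo}
There is an absolute constant $C_A\ge1$ with the following property. If $f:V\to\mathbb R$ is continuous and, for some $r_*<1$,
\begin{equation}\label{eq:osc}
E_z|f(B_{\tau_r})-f(z)|\le\kappa\qquad(z\in V_r,\ r_*\le r<1),
\end{equation}
then there is a holomorphic function $H$ on $V$ with $|H-if|\le C_A\kappa$ on $V$.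
\end{lemma}

\begin{proof}
We recall the tool. For $\phi\in L^1(\partial\mathbb D)$ let $\|\phi\|_*=\sup_I|I|^{-1}\int_I|\phi-\phi_I|\,d\theta$, where $I$ runs over arcs and $\phi_I$ is the mean over $I$, and let $\mathcal P\phi$ be the Poisson integral. For real $b\in L^\infty$ the conjugate function $\tilde b$ is the real function of mean zero with $\mathcal P(b+i\tilde b)$ holomorphic. Fefferman's theorem \cite[Ch.~VI]{garnett} states that a real $\phi$ with $\|\phi\|_*<\infty$ can be written $\phi=c_0+a+\tilde b$ with $c_0\in\mathbb R$, real $a,b\in L^\infty$ and $\|a\|_\infty+\|b\|_\infty\le C\|\phi\|_*$, where $C$ is absolute.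

Fix $r\ge r_*$, let $f_r(\zeta)=f(\psi(r\zeta))$ on $\overline{\mathbb D}$ and $\phi=f_r|_{\partial\mathbb D}$. By conformal invariance, \eqref{eq:osc} says $\int|\phi-f_r(\zeta)|\,d\omega_\zeta\le\kappa$ for harmonic measure in $\mathbb D$; in particular $|\mathcal P\phi-f_r|\le\kappa$. Let $I$ be an arc with midpoint $e^{i\theta_I}$, $s=|I|/4\pi\le\frac12$ and $\zeta_I=(1-s)e^{i\theta_I}$. On $I$ the Poisson kernel of $\zeta_I$ is at least $s/(s+|I|/2)^2=4\pi(1+2\pi)^{-2}|I|^{-1}$. Hence $|I|^{-1}\int_I|\phi-f_r(\zeta_I)|\,d\theta\le C'\kappa$ with $C'$ absolute, and $\|\phi\|_*\le2C'\kappa$. Decompose $\phi$ and put $H_r=\mathcal P(b+i\tilde b)+ic_0$. Then $H_r$ is holomorphic, $H_r-i\mathcal P\phi=\mathcal Pb-i\mathcal Pa$, and so $|H_r-if_r|\le(2CC'+1)\kappa=C_A\kappa$ on $\mathbb D$. Transferred to $V_r$, these functions are locally uniformly bounded as $r\to1$, and a locally uniform limit of a subsequence is the required $H$.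
\end{proof}

Condition \eqref{eq:osc} will be checked in two regimes. Near $\partial V$ the path hardly moves before it leaves $V$, so local oscillation bounds suffice. Deep inside $V$ the function will vanish, and we need the path to be unlikely to end where it does not. For an open set $Z\subset V$ let
\[
\pi(Z)=P_{\psi(0)}\bigl(\text{there is }t_0<\tau_V\text{ with }B_t\in Z\text{ for }t_0\le t<\tau_V\bigr).
\]
For disjoint sets these events are disjoint, so $\sum\pi(Z)\le1$. If $\mathcal Z$ is a family of disjoint nonempty open subsets of $V$ and $\alpha_Z\ge0$, then, since each $Z$ meets $K_\rho$ for $\rho$ near $1$,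
\begin{equation}\label{eq:tail}
\sum_{Z\in\mathcal Z}\alpha_Z<\infty\quad\Longrightarrow\quad\sum_{Z\cap K_\rho=\emptyset}\alpha_Z\to0\quad(\rho\to1).
\end{equation}

\begin{lemma}\label{lem:criterion}
Let $g:V\to\mathbb R$ be continuous with $|g|\le C$, and let $r_0>0$.
\begin{enumerate}
\item[(a)] If $z\in V_r$, then $E_z|g(B_{\tau_r})-g(z)|\le\operatorname{osc}_{O_{z,r_0}}g+2Cp_{r_0}(z)$.
\item[(b)] Let $\rho<1$ with $p_{r_0}\le\frac18$ on $V\setminus K_\rho$, and let $\mathcal Z$ be a family of disjoint open subsets of $V$ such that every $q\in V\setminus K_\rho$ with $g(q)\ne0$ satisfies $O_{q,r_0}\subset Z$ for some $Z\in\mathcal Z$. Then for $z\in K_\rho$ and $\frac{1+\rho}2\le r<1$,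
\[
E_z|g(B_{\tau_r})|\le\frac{5C}{1-\rho}\sum_{Z\in\mathcal Z}\pi(Z).
\]
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Since $\tau_r<\tau_V$, we have $B_{\tau_r}\in O_{z,r_0}$ outside an event of probability $p_{r_0}(z)$.

(b) Let $E=\{q\in\partial V_r:g(q)\neq0\}\subset V\setminus K_\rho$. Started at $q\in E$, the path stays in some $Z\in\mathcal Z$ until $\tau_V$ with probability at least $\frac78$. By the strong Markov property at $\tau_r$, $\frac78P_{\psi(0)}(B_{\tau_r}\in E)\le\sum\pi(Z)$. The function $\zeta\mapsto P_{\psi(\zeta)}(B_{\tau_r}\in E)$ is nonnegative and harmonic on $\{|\zeta|<r\}$. By Harnack's inequality, for $|\zeta|\le\rho$ it is at most $\frac{r+\rho}{r-\rho}\le\frac4{1-\rho}$ times its value at $0$. Finally $4\cdot\frac87<5$.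
\end{proof}

\section{Set-up for Theorem \ref{thm:exp}; thin components}\label{sec:setup}

Let $L$ and $h$ be as in Theorem \ref{thm:exp}. If $h\equiv0$, a constant $p$ works. Otherwise we may assume $\max_L|h|=1$, since a constant can be added to $p$. Fix $0<\varepsilon<\frac1{20}$; note that $e^\varepsilon<1.1$. We shall find $p$ with $|e^p-h|\le29\varepsilon$. Sets such as $\{|h|\ge t\}$ are subsets of $L$. Choose $\delta>0$ with
\begin{equation}\label{eq:delta}
|h(z)-h(z')|\le\varepsilon/2\qquad(z,z'\in L,\ |z-z'|\le\delta).
\end{equation}
The proof uses the levels $\varepsilon,2\varepsilon,\dots,13\varepsilon$ of $|h|$, one or two new levels for each cutoff; by \eqref{eq:delta} a move of length $\delta$ crosses at most half the gap between consecutive levels. A component is \emph{active} if $h$ has no zero in it.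

\begin{lemma}\label{lem:minimum}
Let $V$ be a component, $C\subset V$ a nonempty open set and $t>0$. If $|h|\ge t$ on $\partial C$, then $|h|\ge t$ on $C$. Consequently $\{|h|\ge t\}$ has connected complement.
\end{lemma}

\begin{proof}
If $h|_V\equiv0$, then $h=0$ on $\overline V\supset\partial C\ne\emptyset$, which is excluded. So $V$ is active, and the maximum principle applies to $1/h$ on $\overline C$. A bounded component $C$ of the complement of $\{|h|\ge t\}$ would lie in a component by Lemma \ref{lem:holes}(a), with $|h|\ge t$ on $\partial C$ and $|h|<t$ in $C$.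
\end{proof}

This is the first use of the hypothesis on zeros; for $h(z)=z$ on $\overline{\mathbb D}$ the superlevel sets are annuli and carry no logarithm. By Lemmas \ref{lem:minimum} and \ref{lem:log} there is a continuous $w_0$ on $G=\{|h|\ge\varepsilon\}$ with $e^{w_0}=h$. Let
\[
M_0=\max_G|\operatorname{Im}w_0|,\qquad\Lambda=\log(1/\varepsilon),\qquad\kappa=\frac{\varepsilon}{2C_A},
\]
and let $\Theta:[0,\infty)\to[0,1]$ be continuous with $\Theta=0$ on $[0,6\varepsilon]$ and $\Theta=1$ on $[7\varepsilon,\infty)$. The first goal is to meet the hypotheses of Proposition \ref{prop:dual} modulo $2\pi i$: for each active $V$ we seek $W_V\in H^\infty(V)$ with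
\begin{itemize}
\item[(W1)] $\operatorname{dist}\bigl(W_V-w_0,\,2\pi i\mathbb Z\bigr)\le\varepsilon$ on $V\cap\{|h|\ge7\varepsilon\}$,
\item[(W2)] $\operatorname{Re}W_V\le\log15\varepsilon$ on $V\cap\{|h|<13\varepsilon\}$.
\end{itemize}
A component of small inradius behaves like a set without interior: the continuous solution of Example \ref{ex:empty} is nearly holomorphic there, and no multiple of $2\pi i$ appears.

\begin{lemma}\label{lem:thin}
There is $d_1>0$ such that for every component $V$ of inradius at most $d_1$ there is $W_V\in H^\infty(V)$ satisfying \emph{(W2)} and $|W_V-w_0|\le\varepsilon$ on $V\cap\{|h|\ge7\varepsilon\}$.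
\end{lemma}

\begin{proof}
The functions $g_1=\log\max(|h|,\varepsilon)$ and $g_2=\Theta(|h|)\operatorname{Im}w_0$, with $g_2=0$ off $G$, are continuous on $L$. Choose $r'>0$ such that both vary by at most $\kappa/2$ between points at distance at most $2r'$, and then $d_1$ with $2\|g_j\|_\infty C_B(d_1/r')^{1/2}\le\kappa/2$. If $V$ has inradius at most $d_1$, Lemmas \ref{lem:criterion}(a) and \ref{lem:beurling} give \eqref{eq:osc} for $g_1$ and $g_2$, and Lemma \ref{lem:bmo} gives $H_j$ with $|H_j-ig_j|\le\varepsilon/2$. Put $W_V=-iH_1+H_2$; then $|W_V-(g_1+ig_2)|\le\varepsilon$. Where $|h|\ge7\varepsilon$ we have $g_1+ig_2=w_0$, and where $|h|<13\varepsilon$ we have $\operatorname{Re}W_V\le\log13\varepsilon+\varepsilon<\log15\varepsilon$.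
\end{proof}

Let $\mathcal V_1$ be the set of active components of inradius greater than $d_1$. It is finite, so the constants in the next section may depend on $V$.

\section{A bounded logarithm modulo $2\pi i$ on one component}\label{sec:single}

\begin{proposition}\label{prop:single}
For every active component $V$ there is $W_V\in H^\infty(V)$ satisfying \emph{(W1)} and \emph{(W2)}.
\end{proposition}

Fix an active $V$ and a holomorphic logarithm $W$ of $h$ on $V$, which exists because $V$ is simply connected and $h$ has no zero in $V$.

\subsection{The factorization $h=e^{F-U}$}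

Let $\ell\in C(\overline V)$ be harmonic in $V$ with $\ell=\log\max(|h|,\varepsilon)$ on $\partial V$; then $-\Lambda\le\ell\le0$. Let $F$ be holomorphic on $V$ with $\operatorname{Re}F=\ell$, and put
\[
U=F-W,\qquad u=\operatorname{Re}U=\ell-\log|h| .
\]
The harmonic function $u$ has nonnegative lower limits at $\partial V$, so $u\ge0$; and $u\le\Lambda$ on $V\cap G$. The function $\ell-\log|h|$ is continuous on the compact set $\overline V\cap G$ and vanishes on $\partial V\cap G$. Therefore
\begin{equation}\label{eq:compact}
\{z\in V:\ u(z)\ge s,\ |h(z)|\ge\varepsilon\}\ \text{ is a compact subset of }V\text{ for every }s>0 .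
\end{equation}
Two cases are immediate. If $|h|\le\varepsilon$ on $V$, take $W_V=\log\varepsilon$. If $u\equiv0$, then $\log|h|=\ell\ge\log\varepsilon$, so $V\subset G$, $W-w_0$ is a constant in $2\pi i\mathbb Z$, and $W_V=W$ works. In the remaining case $u>0$ in $V$, and by the maximum principle there is $q\in\partial V$ with $|h(q)|>\varepsilon$, where $u\to0$; so $U$ is a nonconstant map of $V$ into the right half-plane. We assume this from now on.

Call the components of $\Omega=V\cap\{|h|>4\varepsilon\}$ \emph{zones} and the components of $V\cap\{|h|>5\varepsilon\}$ \emph{cores}; each core lies in one zone. On a zone, $W-w_0$ is continuous with values in $2\pi i\mathbb Z$, hence constant.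

We fix the constants that describe ``near the boundary''. Let $\eta=\kappa/20$ and $C_0=\pi+4M_0+2$. Choose $r_0\in(0,\delta]$ such that each of $C_0\Theta(|h|)$ on $L$, $w_0$ on $G$ and $\ell$ on $\overline V$ varies by at most $\eta$ between points at distance at most $2r_0$. Choose $p_*\in(0,\frac18]$ with $\Lambda p_*^{1/2}\le\eta$ and $2C_0p_*\le\eta$, and $\rho'<1$ with
\[
d_V\le r_0\quad\text{and}\quad p_{r_0}\le p_*\quad\text{on }V\setminus K_{\rho'} .
\]
Points of $V\setminus K_{\rho'}$ are called \emph{peripheral}, and we write $O_z=O_{z,r_0}$.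

\subsection{The range of $\operatorname{Im}U$ near the boundary has finite length}

By \eqref{eq:compact}, $U$ maps the part of $\Omega$ near $\partial V$ close to the imaginary axis, but at heights that we do not control. What can be controlled is how much of the axis is visited. Along a level curve of $u$ the conjugate function $\operatorname{Im}U$ changes at the rate $|\nabla u|$, so the length visited is a flux of $\nabla u$, and the flux is bounded by an energy estimate. The quantity in \eqref{eq:flux} is this flux averaged over the levels between $s$ and $2s$.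

\begin{lemma}\label{lem:energy}
There is $E_0<\infty$ such that
\begin{equation}\label{eq:flux}
\frac1s\int_{V\cap\{s<u<2s,\ |h|>3\varepsilon\}}|\nabla u|^2\,dA\le E_0\qquad(s>0).
\end{equation}
\end{lemma}

\begin{proof}
Let $N_1,N_2:\mathbb C\to[0,1]$ be smooth, with $N_j=0$ on $\{|h|\le j\varepsilon\}$ and $N_j=1$ on $\{|h|\ge(j+1)\varepsilon\}$, and let $C_N$ bound their gradients on $\overline V$. Note that $\nabla N_j=0$ where $N_j=0$. Since $u$ is harmonic, $\int\nabla u\cdot\nabla\phi\,dA=0$ for Lipschitz $\phi$ with compact support in $V$. By \eqref{eq:compact} we may take $\phi=N_1^2(u-s)^+$, which gives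
\[
\int_{\{u>s\}}N_1^2|\nabla u|^2=-2\int N_1(u-s)^+\nabla u\cdot\nabla N_1\le2\Bigl(\int_{\{u>s\}}N_1^2|\nabla u|^2\Bigr)^{1/2}\Lambda C_N|V|^{1/2},
\]
because $u\le\Lambda$ where $N_1>0$. The integral on the left is finite, so it is at most $4\Lambda^2C_N^2|V|$, and letting $s\to0$ we get the same bound for $\int_VN_1^2|\nabla u|^2$. Since $N_1=1$ wherever $\nabla N_2\ne0$, the Cauchy--Schwarz inequality gives $E_0:=\int_V|\nabla N_2||\nabla u|\,dA\le2\Lambda C_N^2|V|$. Now take $\phi=N_2\phi_s$ with $\phi_s=\min\bigl((u-s)^+/s,1\bigr)$:
\[
\frac1s\int_{\{s<u<2s\}}N_2|\nabla u|^2\,dA=-\int\phi_s\nabla u\cdot\nabla N_2\,dA\le E_0 .\qedhere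
\]
\end{proof}

For a peripheral $z\in\Omega$ let $I_z$ be the open interval with center $\operatorname{Im}U(z)$ and length $2u(z)$. The next lemma says that each such point contributes to the flux an amount comparable to $|I_z|$, and does so within $O_z$.

\begin{lemma}\label{lem:shadow}
If $z\in\Omega$ is peripheral, $x=u(z)$ and $0<s\le x/4$, then $|\{t\in I_z:s+it\in U(O_z)\}|\ge x/2$.
\end{lemma}

\begin{proof}
Let $U(z)=x+iy$, and let $\beta$ be the Brownian motion started at $x+iy$ with $U(B_t)=\beta_{a(t)}$ for $t<\tau_{O_z}$. Let $s+i\xi$ be the point where $\beta$ first hits the line $\operatorname{Re}\zeta=s$. With probability at least $\frac78$, $B$ stays in $O_z\subset\{|h|>3\varepsilon\}$ until $\tau_V$. On this event $d_V(B_t)\to0$, so by \eqref{eq:compact} there is a first time $\sigma<\tau_{O_z}$ with $u(B_\sigma)=s$; then $\operatorname{Re}\beta>s$ before time $a(\sigma)$ and $s+i\xi=U(B_\sigma)\in U(O_z)$. The variable $\xi-y$ has the Cauchy density with $a=x-s$; it satisfies $|\xi-y|\le x-s$ with probability $\frac12$, and its density is at most $1/(\pi(x-s))$. So $\xi$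 lies in the set of the lemma with probability at least $\frac78-\frac12=\frac38$, and that set has length at least $\frac{3\pi}8(x-s)\ge\frac{9\pi}{32}x\ge\frac x2$.
\end{proof}

We use Vitali's covering lemma in the following form: \emph{a finite family of bounded intervals $J$ has a disjoint subfamily $J_i$ with $\bigcup TJ\subset\bigcup(T+2)J_i$ for all $T\ge1$}, where $TJ$ is the concentric interval of length $T|J|$. Indeed, select greedily by decreasing length; each $J$ meets a $J_i$ with $|J|\le|J_i|$, their centers are at distance at most $|J_i|$, and so $TJ\subset(T+2)J_i$.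

\begin{lemma}\label{lem:length}
\emph{(a)} $\bigl|\bigcup\{I_z:z\in\Omega\text{ peripheral}\}\bigr|\le12E_0$. \emph{(b)} If $I_Z=\bigcup\{I_z:z\in Z\text{ peripheral},\ |h(z)|>5\varepsilon\}$ for zones $Z$, then $\sum_Z|I_Z|\le12E_0$.
\end{lemma}

\begin{proof}
(b) If $z\in Z$ and $|h(z)|>5\varepsilon$, then $|h|>4\varepsilon$ on the connected set $O_z$, so $O_z\subset Z$. Take finitely many zones and compact sets $J_Z\subset I_Z$. Cover $J_Z$ by finitely many $I_z$ and select disjoint $I_{z_i}$, with $x_i=u(z_i)$, such that $|J_Z|\le3\sum_i|I_{z_i}|=6\sum_ix_i$. Let $2s\le\frac14\min x_i$. By Lemma \ref{lem:shadow}, $\frac12\sum_ix_i\le|\{t:s'+it\in U(Z)\}|$ for $s<s'<2s$. Averaging over $s'$ and bounding the area of an image by the integral of the Jacobian $|U'|^2=|\nabla u|^2$,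
\[
\frac12\sum_ix_i\le\frac1s\bigl|U(Z)\cap\{s<\operatorname{Re}\zeta<2s\}\bigr|\le\frac1s\int_{Z\cap\{s<u<2s\}}|\nabla u|^2\,dA .
\]
The zones are disjoint subsets of $\{|h|>3\varepsilon\}$, so summation and \eqref{eq:flux} give $\sum_Z|J_Z|\le12E_0$, and inner regularity gives (b). For (a), run the argument with the single set $V\cap\{|h|>3\varepsilon\}$, which contains $O_z$ for all $z\in\Omega$, in place of $Z$.
\end{proof}

\subsection{Central and remote zones}

By \eqref{eq:tail}, Lemma \ref{lem:length}(b) and $\sum\pi(Z)\le1$, we can fix $\rho_0\in[\rho',1)$ such that, calling a zone \emph{remote} if it misses $K_{\rho_0}$ and \emph{central} otherwise,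
\begin{equation}\label{eq:remote}
\sum_{Z\ \mathrm{remote}}|I_Z|\le\frac\eta{100},\qquad\frac{5C_0}{1-\rho'}\sum_{Z\ \mathrm{remote}}\pi(Z)\le5\eta .
\end{equation}
A core is remote or central according to its zone. In Figure \ref{fig:comb} the tips of the thin teeth are remote. Let $\mathcal C$ be the union of $K_{\rho_0}$ and the central zones.

\emph{On $\mathcal C$ the functions $U$ and $\operatorname{Im}F$ are bounded.} A point $z$ of a central zone $Z$ outside $K_{\rho_0}$ is joined in $Z$ to $K_{\rho_0}$ by a path. Before the path first hits $K_{\rho_0}$, at $z'$ say, its points are peripheral and in $\Omega$, so the values of $\operatorname{Im}U$ along it form an interval inside the set of Lemma \ref{lem:length}(a); hence $|\operatorname{Im}U(z)-\operatorname{Im}U(z')|\le12E_0$. Also $|\operatorname{Im}W(z)-\operatorname{Im}W(z')|\le2M_0$ since $W-w_0$ is constant on $Z$. Therefore on $\mathcal C$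
\[
|U|\le M_1:=\max_{K_{\rho_0}}|U|+12E_0+\Lambda+1,\qquad|\operatorname{Im}F|\le M_2:=\max_{K_{\rho_0}}|\operatorname{Im}F|+12E_0+2M_0 .
\]

\emph{On a remote core $U$ is nearly constant.} All points of a remote core $Y\subset Z$ are peripheral. The set $I_Y=\bigcup_{z\in Y}I_z\subset I_Z$ is a union of open intervals whose centers fill the connected set $\operatorname{Im}U(Y)$, so it is an open interval, of length at most $\eta/100$, and
\begin{equation}\label{eq:rect}
U(Y)\subset Q_Y:=\{\zeta:0<\operatorname{Re}\zeta\le|I_Y|/2,\ \operatorname{Im}\zeta\in I_Y\}.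
\end{equation}
In particular $u\le\eta$ on $Y$, and, since $\operatorname{Im}F-\operatorname{Im}w_0=\operatorname{Im}U+\text{constant}$ on $Y$,
\begin{equation}\label{eq:oscF}
\operatorname{osc}_Y(\operatorname{Im}F-\operatorname{Im}w_0)\le\eta .
\end{equation}

\subsection{Replacing $U$ by a bounded function}

If there were no remote zones, the function $MU/(M+U)$ of Example \ref{ex:model} would serve. On a remote core we cannot ask that $U_1$ be close to $U$, because the heights of the rectangles $Q_Y$ may be unbounded, but we must keep the real part small in order to have the right modulus. The M\"obius map fails here: $\operatorname{Re}\frac{M\zeta}{M+\zeta}=\frac{My^2}{M^2+y^2}$ at $\zeta=iy$. We therefore use a map $R$ of the half-plane whose real part is the Poisson integral of a density carried by a set $S$ far from all the intervals $I_Y$. There is room for $S$ because these intervals have small total length.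

\begin{lemma}\label{lem:U1}
There is $U_1\in H^\infty(V)$ such that \emph{(U1)} $\operatorname{Re}U_1\ge0$; \emph{(U2)} $|U_1-U|\le2\eta$ on $\mathcal C$; \emph{(U3)} $\operatorname{Re}U_1\le2\eta$ on $Y$ and $\operatorname{osc}_YU_1\le2\eta$ for every remote core $Y$.
\end{lemma}

\begin{proof}
Let $A=2M_1+2M_1^2/\eta$ and $T=50A/\eta\ge2$. For a finite set of remote cores the covering lemma gives $|\bigcup TI_Y|\le2T|\bigcup I_Y|$; by monotone convergence this holds for the union over all remote cores, and \eqref{eq:remote} gives $|\bigcup TI_Y|\le2T\eta/100=A$. (Since $T$ is proportional to $A$, the first condition in \eqref{eq:remote} does not involve $A$, which depends on $\rho_0$.) So $S=\{t\in\mathbb R:A\le|t|\le2A\}\setminus\bigcup TI_Y$ has length at least $A$, and $b=\int_St^{-2}dt\ge\frac1{4A}$. For $\zeta=x+iy$ with $x>0$ put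
\[
R(\zeta)=\frac1b\int_S\Bigl(\frac1{\zeta-it}+\frac1{it}\Bigr)dt=\frac\zeta b\int_S\frac{dt}{t(t+i\zeta)},\qquad\operatorname{Re}R(\zeta)=\frac1b\int_S\frac{x\,dt}{x^2+(y-t)^2}.
\]
Then $0\le\operatorname{Re}R\le\pi/b\le4\pi A$. For $|\zeta|\le A/2$ and $t\in S$ we have $\bigl|\frac1{t(t+i\zeta)}-\frac1{t^2}\bigr|=\frac{|\zeta|}{t^2|t+i\zeta|}\le\frac{2|\zeta|}{At^2}$, so
\begin{equation}\label{eq:Rid}
|R(\zeta)-\zeta|\le2|\zeta|^2/A\qquad(|\zeta|\le A/2).
\end{equation}
For $\zeta\in Q_Y$ and $t\in S$ we have $|t-y|\ge\frac{T-1}2|I_Y|\ge\frac T4|I_Y|$, so $\int_S(y-t)^{-2}dt\le\frac8{T|I_Y|}$. Hence on $Q_Y$, which is convex with diameter at most $\frac32|I_Y|$,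
\begin{equation}\label{eq:RQ}
\operatorname{Re}R\le4A\cdot\frac{|I_Y|}2\cdot\frac8{T|I_Y|}=\frac{16A}T\le\eta,\qquad|R'|\le\frac{32A}{T|I_Y|},\qquad\operatorname{osc}_{Q_Y}R\le\frac{48A}T\le\eta .
\end{equation}

Only the real part of $R$ is bounded, so we compose with a bounded map of a strip that keeps small real parts small. On the strip $\Sigma=\{x+iy:0\le x\le\pi/4\}$, where $\cos^2x\ge\frac12\ge\sin^2x$,
\[
|\tan|^2=\frac{\sin^2x+\sinh^2y}{\cos^2x+\sinh^2y}\le1,\qquad|\tan'|=\frac1{\cos^2x+\sinh^2y}\le2,
\]
\[
0\le\operatorname{Re}\tan(x+iy)=\frac{\sin x\cos x}{\cos^2x+\sinh^2y}\le\tan x\le2x .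
\]
Also $|\tan\zeta-\zeta|\le|\zeta|^3$ for $|\zeta|\le\frac12$, because the Taylor coefficients of $\tan$ are nonnegative and $\tan\frac12-\frac12<\frac18$. Choose $A'\ge16A$ with $8M_1^3/A'^2\le\eta$; then $R/A'$ takes values in $\Sigma$. Put $U_1=A'\tan\bigl(R(U)/A'\bigr)$. It is bounded by $A'$ and satisfies (U1). On $\mathcal C$ we have $|U|\le M_1\le A/2$, so $|R(U)-U|\le\eta$ by \eqref{eq:Rid}, $|R(U)|\le2M_1\le A'/2$, and $|U_1-R(U)|\le8M_1^3/A'^2\le\eta$; this is (U2). Finally (U3) follows from \eqref{eq:rect}, \eqref{eq:RQ}, the bound $\operatorname{Re}\tan\le2x$, and $|\tan'|\le2$ on the convex set $\Sigma$.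
\end{proof}

\subsection{Correcting the imaginary part}

The function $F-U_1=W+(U-U_1)$ has the right real part on all cores and is close to $W$ on $\mathcal C$. Two defects remain: $\operatorname{Im}F$ may be unbounded, and on remote cores the imaginary part is wrong. Both are repaired by Lemma \ref{lem:bmo}.

Let $[t]_M=\max(-M,\min(M,t))$, with $M\ge M_2$, $M>0$ and $(M_2^2+\Lambda^2)/M\le5\eta$. On a remote core $Y$ put
\[
a_Y=\operatorname{Im}w_0+2\pi k_Y-[\operatorname{Im}F]_M+\operatorname{Im}U_1,
\]
where the integer $k_Y$ makes $|a_Y|\le\pi$ at one point of $Y$. It is here that we settle for a logarithm modulo $2\pi i$: the freedom in $k_Y$ gives a bound independent of $Y$ and of $\rho_0$. Indeed, by \eqref{eq:oscF} and (U3), $\operatorname{osc}_Ya_Y\le2M_0+(2M_0+\eta)+2\eta$, so $|a_Y|\le C_0$. Define $f=f_1+f_2$ on $V$ by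
\[
f_1=[\operatorname{Im}F]_M-\operatorname{Im}F,\qquad f_2=\Theta(|h|)\,a_Y\text{ on remote cores }Y,\qquad f_2=0\text{ elsewhere.}
\]
The function $f_2$ is continuous: near a point with $|h|<6\varepsilon$ it vanishes, and a point with $|h|>5\varepsilon$ has a neighborhood inside one core. Moreover $f_1=f_2=0$ on $\mathcal C$.

\begin{lemma}\label{lem:check}
$f$ satisfies \eqref{eq:osc} with $\kappa=20\eta$ and $r_*=(1+\rho')/2$.
\end{lemma}

\begin{proof}
Let $z\in V_r$ be peripheral. Since $B_{\tau_r}\in O_z$ outside an event of probability $p_*$, we have $E_z|\ell(B_{\tau_r})-\ell(z)|^2\le\eta^2+\Lambda^2p_*\le2\eta^2$. The function $t\mapsto[t]_M-t$ is $1$-Lipschitz, so \eqref{eq:iso} and the Cauchy--Schwarz inequality give $E_z|f_1(B_{\tau_r})-f_1(z)|\le2\eta$. Next we show $\operatorname{osc}_{O_z}f_2\le6\eta$. If $|h(z)|\le5.5\varepsilon$, then $|h|\le6\varepsilon$ and $f_2=0$ on $O_z$. Otherwise $|h|>5\varepsilon$ on $O_z$, which lies in one core $Y$. If $Y$ is central, $f_2=0$ on $O_z$. If $Y$ is remote, then on $O_z$ the oscillation of $\operatorname{Im}w_0$ is at most $\eta$,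 that of $[\operatorname{Im}F]_M$ at most $2\eta$ by \eqref{eq:oscF}, that of $\operatorname{Im}U_1$ at most $2\eta$, and that of $\Theta(|h|)$ at most $\eta/C_0$; so $\operatorname{osc}_{O_z}f_2\le\eta+5\eta$. Lemma \ref{lem:criterion}(a) gives $E_z|f_2(B_{\tau_r})-f_2(z)|\le7\eta$, and the total is at most $9\eta$.

Let $z\in K_{\rho'}$; then $f(z)=0$. Since $|[t]_M-t|\le t^2/M$ and $\operatorname{Im}F(B_{\tau_r})$ has mean $\operatorname{Im}F(z)$ and, by \eqref{eq:iso}, variance at most $\Lambda^2$, we get $E_z|f_1(B_{\tau_r})|\le(M_2^2+\Lambda^2)/M\le5\eta$. If $f_2(q)\ne0$, then $q$ lies in a remote zone $Z$ and $|h(q)|>6\varepsilon$, so $O_q\subset Z$. Lemma \ref{lem:criterion}(b) and \eqref{eq:remote} give $E_z|f_2(B_{\tau_r})|\le5\eta$.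
\end{proof}

\begin{proof}[Proof of Proposition \ref{prop:single}]
Lemma \ref{lem:bmo} gives a holomorphic $H$ with $|H-if|\le C_A\kappa=\varepsilon/2$; in particular $|\operatorname{Re}H|\le\varepsilon/2$. Put $W_V=F-U_1+H$, and note $2\eta\le\varepsilon/20$. The function $F+if=\ell+i([\operatorname{Im}F]_M+f_2)$ is bounded, and so are $H-if$ and $U_1$; hence $W_V\in H^\infty(V)$. On $\mathcal C$ we have $f=0$, so by (U2)
\begin{equation}\label{eq:onC}
|W_V-W|=|U-U_1+H|\le2\eta+\varepsilon/2\le\varepsilon\quad\text{on }\mathcal C .
\end{equation}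

(W1) Let $|h(z)|\ge7\varepsilon$. If $z$ lies in a central zone, use \eqref{eq:onC} and $W(z)-w_0(z)\in2\pi i\mathbb Z$. If $z$ lies in a remote core $Y$, then $\Theta(|h(z)|)=1$ and
\[
F-U_1+if=(\log|h|+u-\operatorname{Re}U_1)+i(\operatorname{Im}w_0+2\pi k_Y).
\]
Both $u$ and $\operatorname{Re}U_1$ lie in $[0,2\eta]$, so $|W_V-w_0-2\pi ik_Y|\le2\eta+\varepsilon/2\le\varepsilon$ at $z$.

(W2) Let $|h(z)|<13\varepsilon$. If $z\in K_{\rho_0}$, \eqref{eq:onC} gives $\operatorname{Re}W_V\le\log13\varepsilon+\varepsilon<\log15\varepsilon$. Otherwise $z$ is peripheral; let $q\in\partial V$ be a nearest point, $|z-q|\le r_0$. Then $|h(q)|\le13.5\varepsilon$, and (U1) gives $\operatorname{Re}W_V\le\ell(z)+\varepsilon/2\le\ell(q)+\eta+\varepsilon/2\le\log13.5\varepsilon+\varepsilon<\log15\varepsilon$.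
\end{proof}

\section{Matching the branches and the end of the proof}\label{sec:branches}

For each active $V$ fix $W_V$, from Proposition \ref{prop:single} if $V\in\mathcal V_1$ and from Lemma \ref{lem:thin} otherwise. By (W1) there is an integer-valued, locally constant function $m_V$ on $V\cap\{|h|>7\varepsilon\}$ such that
\[
e_V:=W_V-w_0-2\pi im_V\quad\text{satisfies}\quad|e_V|\le\varepsilon ,
\]
and $m_V=0$ for $V\notin\mathcal V_1$. Since $\mathcal V_1$ is finite and $W_V$, $w_0$ are bounded, there is an integer $m^*\ge0$ with $|m_V|\le m^*$ for all $V$.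

Proposition \ref{prop:dual} needs the integers to disappear. Three adjustments are available. We may add to $W_V$ a constant $2\pi in_V$; we may replace $w_0$ by $w_0+2\pi in$ with $n$ continuous and integer-valued on a superlevel set; and by Section \ref{sec:bmo} we may change the imaginary part of $W_V$ by a bounded amount on pieces of the superlevel set that Brownian motion rarely ends in. The first two take care of the pieces that meet a large compact set $K^V\subset V$, and the third takes care of the others. The size of $K^V$ depends on a bound for the third adjustment, hence on a bound for $n$, while $n$ depends on $K^V$. The circle is broken by a bound for $n$ that is known in advance.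

Let $G'=\{|h|\ge9\varepsilon\}$, and call the components of $V\cap\{|h|>9\varepsilon\}$, $V$ active, \emph{cells}; $m_V$ has a constant value $m_P$ on a cell $P$. Put
\[
n^*=2m^*|\mathcal V_1|,\qquad C'=2\pi(m^*+n^*),\qquad\kappa'=\varepsilon/C_A ,
\]
where $|\mathcal V_1|$ is the number of elements, and let $\Theta':[0,\infty)\to[0,1]$ be continuous with $\Theta'=0$ on $[0,10\varepsilon]$ and $\Theta'=1$ on $[11\varepsilon,\infty)$. Choose $r_1\in(0,\delta]$ such that $C'\Theta'(|h|)$ varies by at most $\kappa'/2$ between points at distance at most $2r_1$; $q_*\in(0,\frac18]$ with $2C'q_*\le\kappa'/2$; and $d_2>0$ with $C_B(d_2/r_1)^{1/2}\le q_*$. Let $\mathcal V_2$ be the finite set consisting of $\mathcal V_1$ and the active components of inradius greater than $d_2$. For $V\in\mathcal V_2$ write $K^V_\rho$ for the sets $K_\rho$ of $V$, choose $\rho'_V<1$ with $p_{r_1}\le q_*$ on $V\setminus K^V_{\rho'_V}$, and by \eqref{eq:tail} choose $\rho_V\in[\rho'_V,1)$ such that, with $K^V=K^V_{\rho_V}$,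
\begin{equation}\label{eq:cells}
\frac{5C'}{1-\rho'_V}\sum_{P\subset V,\ P\cap K^V=\emptyset}\pi(P)\le\kappa' .
\end{equation}

\begin{lemma}\label{lem:integers}
There are a continuous function $n:G'\to\mathbb Z\cap[0,n^*]$ and integers $n_V\in[0,n^*]$, $V\in\mathcal V_2$, such that $n=m_P+n_V$ on $P$ whenever $P\subset V\in\mathcal V_2$ is a cell that meets $K^V$.
\end{lemma}

\begin{proof}
The idea is to build one zero-free continuous function that equals $e^{W_V}$ on each $K^V$ and is close to $h$ on $G'$, and to compare its logarithm with $W_V$ and $w_0$.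

Let $X'=G'\cup\bigcup_{V\in\mathcal V_2}K^V$, let $X$ be the union of $X'$ and the bounded components of $\mathbb C\setminus X'$, and let $\mathcal O=\bigcup_{V\in\mathcal V_2}V$. Then $X$ is compact with connected complement. A bounded component $C$ of $\mathbb C\setminus X'$ lies in a component $V$, and $\partial C\subset X'\cap\overline V$. If $V\notin\mathcal V_2$, then $\overline V$ misses the sets $K^{V'}$, so $\partial C\subset G'$ while $|h|<9\varepsilon$ in $C$, contradicting Lemma \ref{lem:minimum}. Hence $X\subset L$ and $X\setminus\mathcal O\subset G'$.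

Let $\sigma_0:[0,\infty)\to[0,1]$ be continuous, equal to $1$ on $[0,8\varepsilon]$ and to $0$ on $[9\varepsilon,\infty)$. For $V\in\mathcal V_2$ let $\sigma_V:V\to[0,1]$ be the maximum of $\sigma_0(|h|)$ and a continuous function with compact support in $V$ that equals $1$ on $K^V$. Let $e=\sigma_Ve_V$ on $V\cap\{|h|>7\varepsilon\}$ for $V\in\mathcal V_2$, and $e=0$ on $X\setminus\mathcal O$. Define $g$ on $X$ by $g=he^e$ on $X\cap\{|h|>7\varepsilon\}$ and $g=e^{W_V}$ on $X\cap V\cap\{|h|<8\varepsilon\}$, $V\in\mathcal V_2$. These relatively open sets cover $X$, and the definitions agree on overlaps, because $he^{e_V}=e^{W_V}$ and $\sigma_V=1$ there. The function $e$ is continuous on $X\cap\{|h|>7\varepsilon\}$. This is clear in $\mathcal O$. If $q\in X\setminus\mathcal O$ and $z\to q$ with $z\in V\in\mathcal V_2$, then $q\in\partial V$ and $|h(q)|\ge9\varepsilon$, so $\sigma_V(z)\to0$ while $|e_V|\le\varepsilon$; as $\mathcal V_2$ is finite, $e(z)\to0=e(q)$ as $z\to q$. So $g$ is continuous and zero-free, and $g=e^{w'}$ with $w'\in C(X)$ by Lemma \ref{lem:log}.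

On $G'$ the function $n^0=(w'-w_0-e)/2\pi i$ is continuous and integer-valued. On the connected set $K^V$ we have $\sigma_V=1$, so $g=e^{W_V}$ and $w'=W_V+2\pi in^0_V$ with a constant $n_V^0\in\mathbb Z$. If a cell $P\subset V$ meets $K^V$ at $z$, then $n^0(z)=(W_V+2\pi in_V^0-w_0-e_V)(z)/2\pi i=m_P+n^0_V$, and $n^0$ is constant on the connected set $P\subset G'$.

It remains to enforce the bound. Let $\Phi:\mathbb Z\to\mathbb Z$ satisfy $\Phi(j+1)-\Phi(j)=1$ if $j$ and $j+1$ both lie in one of the intervals $[n^0_V-m^*,n^0_V+m^*]$, $V\in\mathcal V_1$, and $\Phi(j+1)=\Phi(j)$ otherwise. There are at most $n^*$ unit steps, so we can take $\Phi(\mathbb Z)\subset[0,n^*]$. Put $n=\Phi\circ n^0$ and $n_V=\Phi(n^0_V)$. If $V\in\mathcal V_1$, then $\Phi$ is a translation on the interval about $n^0_V$ and $|m_P|\le m^*$, so $\Phi(m_P+n^0_V)=m_P+n_V$. If $V\in\mathcal V_2\setminus\mathcal V_1$, the same identity holds because $m_P=0$.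
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:exp}]
Put $w=w_0+2\pi in$ on $G'$; it is continuous and $e^w=h$. Let $n_V=0$ for active $V\notin\mathcal V_2$. For a cell $P$ in an active $V$ let $j_P=n|_P-m_P-n_V$; then $|j_P|\le n^*+m^*$, and $j_P=0$ if $V\in\mathcal V_2$ and $P$ meets $K^V$. Define $f'=2\pi j_P\,\Theta'(|h|)$ on each cell $P\subset V$ and $f'=0$ elsewhere on $V$. Then $|f'|\le C'$, and $f'$ is continuous because it vanishes on $\{|h|<10\varepsilon\}$ and points with $|h|>9\varepsilon$ are interior to a cell.

We check \eqref{eq:osc} for $f'$ with $\kappa'$. First let $p_{r_1}(z)\le q_*$; this holds for all $z\in V$ if $V\notin\mathcal V_2$, by Lemma \ref{lem:beurling}, and for $z\notin K^V_{\rho'_V}$ if $V\in\mathcal V_2$. If $|h(z)|\le9.5\varepsilon$, then $f'=0$ on $O_{z,r_1}$; otherwise $O_{z,r_1}$ lies in one cell and $\operatorname{osc}_{O_{z,r_1}}f'\le\kappa'/2$. Lemma \ref{lem:criterion}(a) gives the bound $\kappa'/2+2C'q_*\le\kappa'$. Now let $V\in\mathcal V_2$ and $z\in K^V_{\rho'_V}$; then $f'(z)=0$. If $f'(q)\ne0$, then $q$ lies in a cell $P$ that misses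 $K^V$ and $|h(q)|>10\varepsilon$, so $O_{q,r_1}\subset P$. Lemma \ref{lem:criterion}(b) and \eqref{eq:cells} give $E_z|f'(B_{\tau_r})|\le\kappa'$ for $r\ge(1+\rho'_V)/2$.

By Lemma \ref{lem:bmo} there is a holomorphic $H'_V$ with $|H'_V-if'|\le\varepsilon$; it is bounded. Put
\[
w_V=W_V+2\pi in_V+H'_V\quad(V\text{ active}),\qquad w_V=\log\varepsilon\quad(h|_V\equiv0).
\]
Let $V$ be active. If $|h(z)|>11\varepsilon$, then $z$ lies in a cell $P$ and $W_V+2\pi in_V+if'=W_V+2\pi i(n-m_P)=w+e_V$, so $|w_V-w|\le2\varepsilon$ at $z$. If $|h(z)|<13\varepsilon$, then $\operatorname{Re}w_V\le\log15\varepsilon+\varepsilon\le\log17\varepsilon$ by (W2). If $h|_V\equiv0$, the first condition is void and the second is clear. Proposition \ref{prop:dual} with $(t_-,t,t_+)=(11\varepsilon,12\varepsilon,13\varepsilon)$, $c=\log17\varepsilon$, $\eta=2\varepsilon$ and $G_0=G'$ gives a polynomial $p$ with $|p-w|<4\varepsilon$ on $\{|h|\ge12\varepsilon\}$ and $\operatorname{Re}p<\log17\varepsilon$ on $\{|h|\le12\varepsilon\}$. On the first set $|e^p-h|=|h||e^{p-w}-1|\le e^{4\varepsilon}-1\le5\varepsilon$, and on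 the second $|e^p-h|\le17\varepsilon+12\varepsilon=29\varepsilon$. Since $\varepsilon\in(0,\frac1{20})$ is arbitrary, Theorem \ref{thm:exp} follows, and by Section \ref{sec:reduction} so does Theorem \ref{thm:main}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{An Extension Of The Disc Algebra. I} (Q2903279), \texttt{https://mardi.schubotz.org/wiki/Item:Q2903279}.

\bibitem{garnett}
Garnett, \emph{Bounded Analytic Functions}.

\end{thebibliography}
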